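\title{A universally meager space whose space of Baire-one functions is meager}

\begin{abstract}
For a separable metrizable space $X$, let $B_1(X)$ be the space of real-valued Baire class one functions on $X$ with the topology of pointwise convergence. If $B_1(X)$ is a Baire space, then $X$ is universally meager. We show in ZFC that the converse fails: there is a universally meager $X\subset 3^\omega$ for which $B_1(X)$ is meager in itself. We also characterize the spaces $X$ with $B_1(X)$ Baire by a property of sequences of finite subsets of $X$, and we identify the least size of a counterexample with a combinatorial cardinal $\theta$ satisfying $\max\{\mathfrak b,\mathrm{cov}(\mathcal N)\}\le\theta\le\mathrm{non}(\mathcal M)$.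
\end{abstract}

\section{Introduction}\label{sec:intro}

We work in ZFC, and $X$ always denotes a separable metrizable space. A function $f\colon X\to\mathbb R$ is of \emph{Baire class one} if it is the pointwise limit of a sequence of continuous functions $X\to\mathbb R$. The set $B_1(X)$ of these functions carries the topology of pointwise convergence, that is, the topology of a subspace of the product $\mathbb R^X$. A topological space is \emph{Baire} if every intersection of countably many dense open subsets is dense. A set is \emph{meager} if it is a countable union of nowhere dense sets and \emph{comeager} if its complement is meager; a nonempty Baire space is not meager in itself. For which $X$ is $B_1(X)$ Baire?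

If $X=\{x_0,x_1,\dots\}$ is countable, every $f\colon X\to\mathbb R$ is the limit of continuous functions $f_k$ that agree with $f$ at $x_0,\dots,x_k$. So $B_1(X)=\mathbb R^X$ is Polish, and it is Baire by the Baire category theorem. At the other extreme, $B_1(2^\omega)$ is meager in itself (Example~\ref{ex:cantor}). Baireness of $B_1(X)$ is thus a way for $X$ to be small, and it is natural to compare it with notions of smallness stated in terms of $X$ alone.

The space $X$ is a \emph{$\lambda$-space} if every countable subset of $X$ is a $G_\delta$ in $X$. A subset $A$ of a Polish space $Z$ is \emph{universally meager} if for every perfect Polish space $P$ and every Borel injection $f\colon P\to Z$ the set $f^{-1}(A)$ is meager in $P$; here perfect means without isolated points. The space $X$ is universally meager if it is universally meager in some (equivalently, every) Polish space containing it as a subspace. Taking for $f$ the identity, we see that a universally meager subset of a perfect Polish space is meager; taking for $f$ an embedding of $2^\omega$, that it contains no copy of the Cantor set. The definition asks for meagerness after every one-to-one Borel change of coordinates.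 Finally, in the \emph{Choquet game} on a topological space two players alternately choose nonempty open sets $U_0\supset V_0\supset U_1\supset V_1\supset\cdots$, and the second player, who chooses the $V_n$, wins if $\bigcap_nV_n\ne\emptyset$; the space is \emph{Choquet} if the second player has a winning strategy. The following implications are known:
\begin{equation}\label{eq:chain}
\begin{aligned}
X\text{ is a $\lambda$-space}\iff{}& B_1(X)\text{ is Choquet}\\
\Longrightarrow{}& B_1(X)\text{ is Baire}\ \Longrightarrow\ X\text{ is universally meager}.
\end{aligned}
\end{equation}
The problem of \cite{talk} asks whether the last arrow can be reversed: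
\begin{quote}
\emph{If $X$ is universally meager, must $B_1(X)$ be a Baire space?}
\end{quote}
One might expect a positive answer. The reason why $B_1(2^\omega)$ is meager turns out to be a category argument inside $2^\omega$: it applies to every nonmeager $X\subset2^\omega$ that contains the eventually zero sequences (Section~\ref{sec:guess}). Universal meagerness forbids nonmeagerness in all Borel coordinates, so it seems to remove this obstruction. It does not.

We write $\omega=\{0,1,\dots\}$, identify $2^\omega$ with $\mathcal P(\omega)$, and denote by $\mathrm{Fin}$ and $[\omega]^\omega$ the sets of finite and of infinite subsets of $\omega$. The cardinal $\mathrm{non}(\mathcal M)$ is the least size of a nonmeager subset of $2^\omega$; it is uncountable.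

\begin{theorem}\label{thm:A}
There is a universally meager separable metrizable space $X$, with $X\subset3^\omega$ and $|X|\le\mathrm{non}(\mathcal M)$, such that $B_1(X)$ is meager in itself. In particular, $B_1(X)$ is not Baire.
\end{theorem}

The link between $B_1(X)$ and the topology of $X$ is the following property. An indexed family $(V_n)_{n\in I}$ of subsets of $X$ is \emph{point-finite} if each $x\in X$ lies in $V_n$ for only finitely many $n\in I$.

\begin{definition}\label{def:kappa}
The space $X$ has \emph{property $(\kappa)$} if for every sequence $(F_n)_{n\in\omega}$ of pairwise disjoint nonempty finite subsets of $X$ there are an infinite set $I\subset\omega$ and open sets $V_n\supset F_n$, $n\in I$, such that $(V_n)_{n\in I}$ is point-finite.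
\end{definition}

\begin{theorem}\label{thm:B}
For every separable metrizable space $X$ the following are equivalent:
\begin{enumerate}
\item[(1)] $B_1(X)$ is Baire;
\item[(2)] $B_1(X)$ is not meager in itself;
\item[(3)] $X$ has property $(\kappa)$.
\end{enumerate}
\end{theorem}

The failure of $(\kappa)$ has in turn a purely combinatorial core. For $n,k\in\omega$ let $(n,k)=\{l\in\omega:n<l<k\}$.

\begin{definition}\label{def:guess}
Let $I\subset\omega$ be infinite and $h\in\omega^\omega$. A set $y\subset\omega$ \emph{guesses $(I,h)$} if for infinitely many $n\in I$ we have $n\in y$ and $y\cap(n,h(n))=\emptyset$. A family $\mathcal A\subset\mathcal P(\omega)$ is \emph{guessing} if every such pair $(I,h)$ is guessed by some $y\in\mathcal A$. The least size of a guessing family is denoted by $\theta$.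
\end{definition}

So $y$ must infinitely often hit the prescribed set $I$ and then stay empty for a prescribed time. The family $\mathcal P(\omega)$ is guessing by Lemma~\ref{lem:comeager}, so $\theta$ is defined. For $g,h\in\omega^\omega$ write $g\le^*h$ if $g(n)\le h(n)$ for all but finitely many $n$. The cardinal $\mathfrak b$ is the least size of a family in $\omega^\omega$ with no $\le^*$-upper bound; it is uncountable, since $g_0,g_1,\dots$ are all $\le^*$-below $n\mapsto\max_{i\le n}g_i(n)$. The cardinal $\mathrm{cov}(\mathcal N)$ is the least number of null sets that cover an atomless standard probability space, such as $2^\omega$ with the coin-tossing measure.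

\begin{theorem}\label{thm:C}
\begin{enumerate}
\item[(1)] $\theta=\min\{|X|:X\text{ separable metrizable},\ B_1(X)\text{ not Baire}\}$, and this minimum is attained by a universally meager $X$. So the least size of a counterexample to the problem is exactly $\theta$.
\item[(2)] $\max\{\mathfrak b,\mathrm{cov}(\mathcal N)\}\le\theta\le\mathrm{non}(\mathcal M)$.
\end{enumerate}
\end{theorem}

\begin{corollary}\label{cor:D}
\begin{enumerate}
\item[(1)] If $|X|<\max\{\mathfrak b,\mathrm{cov}(\mathcal N)\}$, then $B_1(X)$ is Baire.
\item[(2)] If $\mathfrak b<\mathrm{cov}(\mathcal N)$, there is a separable metrizable $X$ such that $B_1(X)$ is Baire but not Choquet.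
\end{enumerate}
\end{corollary}

Theorem~\ref{thm:A} needs only the easy implication (2)$\Rightarrow$(3) of Theorem~\ref{thm:B}, proved in Section~\ref{sec:kappa}. Section~\ref{sec:guess} shows that a space of sequences fails $(\kappa)$ as soon as the supports of its points form a guessing family, and Section~\ref{sec:example} builds a universally meager space with this feature. The remaining results are proved in Sections~\ref{sec:B} and~\ref{sec:theta}.

\section{Tools}\label{sec:tools}

\subsection*{Basic open sets and interpolation}
For a finite set $E\subset X$, a function $\varphi\colon E\to\mathbb R$ and $\delta>0$ put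
\[
O(E,\varphi,\delta)=\{f\in B_1(X):|f(x)-\varphi(x)|<\delta\text{ for all }x\in E\}.
\]
These sets form a base of $B_1(X)$, and the sets $O(E,f|_E,\delta)$ form a neighborhood base at $f$. By the Tietze extension theorem, a continuous function from a closed set $A\subset X$ to $[-a,a]$ extends to a continuous function $X\to[-a,a]$. We use this for finite $A$, and for $A=F\cup(X\setminus V)$ with $F$ finite and $V\supset F$ open: any values on $F$ are taken by a bounded continuous function that vanishes outside $V$. In particular, every $O(E,\varphi,\delta)$ contains a bounded continuous function.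

\subsection*{Category in perfect Polish spaces}
The cardinal $\mathrm{non}(\mathcal M)$ was defined for $2^\omega$, while universal meagerness refers to arbitrary perfect Polish spaces.

\begin{lemma}\label{lem:small}
Let $P$ be a perfect Polish space. Every subset of $P$ of size less than $\mathrm{non}(\mathcal M)$ is meager in $P$.
\end{lemma}

\begin{proof}
Let $P\ne\emptyset$. We first find a dense $G_\delta$ set $G\subset P$ homeomorphic to $\omega^\omega$. Remove from $P$ the boundaries of the members of a countable base and the points of a countable dense set $S$. These are countably many closed nowhere dense sets (points are nowhere dense because $P$ is perfect), so the remainder $G$ is a dense $G_\delta$, hence a nonempty Polish space. The basic open sets have clopen traces on $G$, so $G$ is zero-dimensional. A compact set $K\subset G$ has empty interior in $G$: if $K\supset U\cap G$ with $U\subset P$ open and nonempty, then $U\subset\overline{U\cap G}\subset K\subset G$, although $U$ meets $S$. By the Alexandrov--Urysohn theorem \cite[Theorem~7.7]{Kechris}, $\omega^\omega$ is, up to homeomorphism, the only nonempty zero-dimensional Polish space whose compact subsets all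 have empty interior. So $G$ is homeomorphic to $\omega^\omega$.

Since $G$ is dense, a subset of $G$ is nowhere dense in $G$ if and only if it is nowhere dense in $P$; and $P\setminus G$ is meager. Hence $A\subset P$ is meager in $P$ if and only if $A\cap G$ is meager in $G$. The least size of a nonmeager set is therefore the same for $P$ as for $\omega^\omega$, and this applies also to $P=2^\omega$.
\end{proof}

So every subset of size less than $\mathrm{non}(\mathcal M)$ of a Polish space is universally meager, since its preimage under an injection is no larger.

We also need the \emph{Kuratowski--Ulam theorem}, the category analog of Fubini's theorem. Let $P,Y$ be Polish and let $B\subset P\times Y$ be Borel, with sections $B_p=\{y:(p,y)\in B\}$ and $B^y=\{p:(p,y)\in B\}$. Then $B$ is meager if and only if $B_p$ is meager for comeagerly many $p\in P$, if and only if $B^y$ is meager for comeagerly many $y\in Y$.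

\section{Property $(\kappa)$}\label{sec:kappa}

Two remarks locate the property. The first says that it concerns finite sets of growing size, the second that it is the $\lambda$-property up to a subsequence.

\begin{remark}\label{rem:singletons}
Singletons never witness the failure of $(\kappa)$. Embed $X$ in a compact metric space and let $F_n=\{x_n\}$. Choose an infinite $I$ along which $x_n$ converges to some point $z$, with $x_n\neq z$ for $n\in I$, and let $V_n$ consist of the points of $X\setminus\{z\}$ at distance less than $1/(n+1)$ from $x_n$. A point other than $z$ lies in only finitely many $V_n$, and $z$ lies in none.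
\end{remark}

\begin{remark}\label{rem:lambda}
The space $X$ is a $\lambda$-space if and only if Definition~\ref{def:kappa} holds with $I=\omega$ for every sequence $(F_n)$. Indeed, let $\bigcup_nF_n=\bigcap_nG_n$ with $G_0\supset G_1\supset\cdots$ open, and put $V_n=G_n\setminus\bigcup_{m<n}F_m$. A point of $F_m$ lies in no $V_n$ with $n>m$, and a point outside $\bigcup_nF_n$ lies in only finitely many $G_n$. Conversely, let $S=\{x_n:n\in\omega\}$ be countably infinite, let $(V_n)_{n\in\omega}$ be point-finite with $V_n\ni x_n$ open, and let $G_m$ be the union over $n$ of the sets $\{x\in V_n:d(x,x_n)<2^{-m}\}$, where $d$ is a compatible metric. A point $x\notin S$ lies in finitely many $V_n$ and has positive distance from the corresponding $x_n$, so $x\notin G_m$ for large $m$. Thus $S=\bigcap_mG_m$. Finite sets are closed, hence $G_\delta$.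
\end{remark}

Why does $(\kappa)$ govern category in $B_1(X)$? A basic open set restricts a function at finitely many points only, so a generic function is close to $n$ on $F_n$ for infinitely many $n$. If such a function is a limit of continuous functions, the approximants are close to $n$ on neighborhoods of $F_n$, and these neighborhoods cannot pile up over a point.

\begin{lemma}\label{lem:meager}
If $X$ fails $(\kappa)$, then $B_1(X)$ is meager in itself.
\end{lemma}

\begin{proof}
Let $(F_n)$ witness the failure of $(\kappa)$ and put
\[
W_m=\bigcup_{n\ge m}\bigl\{f\in B_1(X):|f(x)-n|<\tfrac14\text{ for all }x\in F_n\bigr\}.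
\]
Each $W_m$ is open, because the $F_n$ are finite. It is dense: given $O(E,\varphi,\delta)$, the finite set $E$ meets only finitely many of the pairwise disjoint sets $F_n$, so $F_n\cap E=\emptyset$ for some $n\ge m$, and a continuous function equal to $\varphi$ on $E$ and to $n$ on $F_n$ lies in $O(E,\varphi,\delta)\cap W_m$.

Suppose $f\in\bigcap_mW_m$. Then $I=\{n:|f-n|<\frac14\text{ on }F_n\}$ is infinite. Write $f=\lim_kf_k$ pointwise with $f_k$ continuous. For $n\in I$ the convergence on the finite set $F_n$ is uniform, so there is $k_n\ge n$ with $|f_{k_n}-n|<\frac12$ on $F_n$. The set $V_n=\{x\in X:|f_{k_n}(x)-n|<\frac12\}$ is open and contains $F_n$. If some $x$ were in $V_n$ for infinitely many $n\in I$, then along these $n$ we would have $k_n\to\infty$ and $f_{k_n}(x)>n-\frac12\to\infty$, whereas $f_k(x)\to f(x)\in\mathbb R$. So $(V_n)_{n\in I}$ is point-finite, contrary to the choice of $(F_n)$.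

Hence $\bigcap_mW_m=\emptyset$, and $B_1(X)$ is the union of the closed nowhere dense sets $B_1(X)\setminus W_m$.
\end{proof}

\section{Guessing families destroy $(\kappa)$}\label{sec:guess}

\begin{example}\label{ex:cantor}
The Cantor set $2^\omega$ fails $(\kappa)$, so $B_1(2^\omega)$ is meager in itself. Let $F_n$ be the set of finite $a\subset\omega$ with $\max a=n$. As $0$--$1$ sequences,
\[
F_0=\{1000\cdots\},\qquad F_1=\{0100\cdots,\ 1100\cdots\},\qquad\dots,\qquad |F_n|=2^n .
\]
Let $I$ be infinite and let $V_n\supset F_n$ be open for $n\in I$. Since $F_n$ is finite, there is $h(n)>n$ such that $V_n$ contains every $y$ that agrees below $h(n)$ with some $a\in F_n$. Choose $n_0<n_1<\cdots$ in $I$ with $n_{j+1}\ge h(n_j)$ and let $y=\{n_0,n_1,\dots\}$. Below $h(n_j)$ the set $y$ agrees with $\{n_0,\dots,n_j\}\in F_{n_j}$. So $y\in V_{n_j}$ for every $j$, and $(V_n)_{n\in I}$ is not point-finite.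
\end{example}

Because $F_n$ contains every possible behavior below $n$, membership of $y$ in $V_n$ is secured by $n\in y$ and $y\cap(n,h(n))=\emptyset$, whatever $y$ did before $n$. This is the condition of Definition~\ref{def:guess}. The freedom before $n$ also shows that the set $y$ built above is typical.

\begin{lemma}\label{lem:comeager}
For every infinite $I\subset\omega$ and every $h\in\omega^\omega$ the set of all $y$ that guess $(I,h)$ is comeager in $2^\omega$. Consequently every nonmeager subset of $2^\omega$ is a guessing family.
\end{lemma}

\begin{proof}
The set in question is $\bigcap_mD_m$, where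
\[
D_m=\bigcup_{n\in I,\ n\ge m}\{y\in2^\omega:n\in y,\ y\cap(n,h(n))=\emptyset\}.
\]
Each $D_m$ is a union of clopen sets. It is dense: given a $0$--$1$ string $s$ of length $l$, take $n\in I$ with $n\ge\max(m,l)$; the sequence that begins with $s$, has the value $1$ at $n$ and vanishes elsewhere lies in $D_m$. A nonmeager set meets every comeager set.
\end{proof}

The argument of Example~\ref{ex:cantor} looks only at the positions of the nonzero terms, so it works over any finite alphabet. For $d\ge2$ and $x\in d^\omega=\{0,\dots,d-1\}^\omega$ let $\operatorname{supp}x=\{k:x(k)\ne0\}$, and let $Q_d$ be the countable set of $x\in d^\omega$ with finite support. Thus $Q_2=\mathrm{Fin}$.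

\begin{lemma}\label{lem:supp}
Let $Q_d\subset X\subset d^\omega$. If $\{\operatorname{supp}x:x\in X\}$ is a guessing family, then $X$ fails $(\kappa)$.
\end{lemma}

\begin{proof}
Let $F_n=\{q\in d^\omega:q(n)\ne0\text{ and }q(l)=0\text{ for all }l>n\}$. These are pairwise disjoint nonempty finite subsets of $Q_d\subset X$. Let $I$ be infinite and let $V_n\supset F_n$ be open in $X$ for $n\in I$. As $F_n$ is finite, there is $h(n)>n$ such that $V_n$ contains every $x\in X$ that agrees below $h(n)$ with some $q\in F_n$; put $h(n)=0$ for $n\notin I$. If $x\in X$, $x(n)\ne0$ and $x$ vanishes on $(n,h(n))$, then $x$ agrees below $h(n)$ with the element of $F_n$ obtained from $x$ by setting all terms after the $n$th to zero. Hence $x\in V_n$. Now take $x\in X$ such that $\operatorname{supp}x$ guesses $(I,h)$; it lies in $V_n$ for infinitely many $n\in I$.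
\end{proof}

\section{The counterexample}\label{sec:example}

By Lemmas~\ref{lem:comeager} and~\ref{lem:supp}, the space $\mathrm{Fin}\cup N$ fails $(\kappa)$ for every nonmeager $N\subset2^\omega$. This space is nonmeager in $2^\omega$, so it is not universally meager. But Lemma~\ref{lem:supp} requires only that the \emph{supports} form a nonmeager set. Over the alphabet $\{0,1,2\}$ a sequence with infinite support carries one free bit at each point of the support, and we use these bits to make the space universally meager.

The plan is to well-order a nonmeager set $N=\{y_\beta\}$ so that its initial segments are meager, and to write into the point $x_\beta$ with support $y_\beta$ a code for a meager set that contains all earlier $y_\gamma$. Then the relation ``$y$ belongs to the meager set coded by $x$'' is Borel and has meager sections in $y$. By Kuratowski--Ulam, a typical $y$ is related to only meagerly many points, in whatever Borel coordinates we view them. Since $N$ is nonmeager, some $y_\gamma$ is typical, and yet $y_\gamma$ is related to all $x_\beta$ with $\beta>\gamma$.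

\subsection*{Codes for meager sets}

\begin{lemma}\label{lem:code}
There is a Borel set $C\subset2^\omega\times2^\omega$ such that every section $C_c=\{y:(c,y)\in C\}$ is meager and every meager set $M\subset2^\omega$ is contained in some $C_c$.
\end{lemma}

\begin{proof}
Fix a bijection between $\omega$ and $\omega\times\omega$ and regard codes as elements $c\in2^{\omega\times\omega}$. Let $(B_i)_{i\in\omega}$ be a base of nonempty clopen subsets of $2^\omega$. The $m$th row of $c$ describes the open set $U_{c,m}=\bigcup\{B_i:c(m,i)=1\}$. Let $(c,y)\in C$ if for some $m$ the set $U_{c,m}$ is dense and $y\notin U_{c,m}$, that is, if for some $m$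
\[
\forall j\ \exists i\ \bigl(c(m,i)=1\text{ and }B_i\cap B_j\ne\emptyset\bigr)
\qquad\text{and}\qquad
\forall i\ \bigl(c(m,i)=0\text{ or }y\notin B_i\bigr).
\]
The conditions in parentheses define clopen sets of pairs $(c,y)$ and all quantifiers range over $\omega$, so $C$ is Borel. The section $C_c$ is a countable union of complements of dense open sets, so it is meager. If $M\subset\bigcup_mK_m$ with $K_m$ closed and nowhere dense, let $c(m,i)=1$ exactly when $B_i\cap K_m=\emptyset$. Then $U_{c,m}=2^\omega\setminus K_m$ is dense, and $C_c=\bigcup_mK_m\supset M$.
\end{proof}

\subsection*{Construction}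
Let $\mu=\mathrm{non}(\mathcal M)$. Removing the countable set $\mathrm{Fin}$ from a nonmeager set of size $\mu$ leaves a nonmeager set, so there is a nonmeager $N=\{y_\beta:\beta<\mu\}\subset[\omega]^\omega$. For $\beta<\mu$ the set $\{y_\gamma:\gamma<\beta\}$ has size less than $\mu$, so it is meager, and Lemma~\ref{lem:code} gives $c_\beta\in2^\omega$ with
\begin{equation}\label{eq:code}
\{y_\gamma:\gamma<\beta\}\subset C_{c_\beta}.
\end{equation}
Define $x_\beta\in3^\omega$ by $x_\beta(k)=0$ for $k\notin y_\beta$ and $x_\beta(k)=1+c_\beta(i)$ when $k$ is the $i$th element of $y_\beta$, counting from $0$. For instance, if $y_\beta$ begins with $1,2,5,7$ and $c_\beta$ with $0,1,1,0$, then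
\[
\begin{array}{c|cccccccc}
k&0&1&2&3&4&5&6&7\\\hline
y_\beta(k)&0&1&1&0&0&1&0&1\\
x_\beta(k)&0&1&2&0&0&2&0&1
\end{array}
\]
Put
\[
X=Q_3\cup\{x_\beta:\beta<\mu\}\subset3^\omega .
\]
It matters that the code sits on the support and not in a second coordinate. A neighborhood of a point of $F_n$ may inspect $x_\beta$ up to an arbitrarily large $h(n)$, chosen after the finite set $F_n$. If $y_\beta\cap(n,h(n))=\emptyset$, this inspection reveals at most $n+1$ bits of $c_\beta$, however large $h(n)$ is, and $F_n$ already contains all their possible values.

\begin{proposition}\label{prop:um}
The set $X$ is universally meager in $3^\omega$.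
\end{proposition}

\begin{proof}
Let $P$ be a nonempty perfect Polish space and $f\colon P\to3^\omega$ a Borel injection. The set $f^{-1}(Q_3)$ is countable, hence meager. It remains to show that $A=f^{-1}(\{x_\beta:\beta<\mu\})$ is meager.

Let $H=3^\omega\setminus Q_3$, a Borel set. For $x\in H$ define $c(x)\in2^\omega$ by letting $c(x)(i)+1$ be the $i$th nonzero term of $x$. The value $c(x)(i)$ is shared by all points of $H$ that agree with $x$ up to the position of this term, so $c\colon H\to2^\omega$ is continuous, and $c(x_\beta)=c_\beta$. Consider
\[
B=\{(p,y)\in P\times2^\omega:f(p)\in H\text{ and }y\in C_{c(f(p))}\}.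
\]
This set is Borel, being the preimage of $C$ under the Borel map $(p,y)\mapsto(c(f(p)),y)$ defined on the Borel set $f^{-1}(H)\times2^\omega$. Each section $B_p$ is empty or of the form $C_c$, hence meager. By the Kuratowski--Ulam theorem, $B^y$ is meager in $P$ for comeagerly many $y\in2^\omega$. As $N$ is nonmeager, there is $\gamma<\mu$ such that $B^{y_\gamma}$ is meager.

If $f(p)=x_\beta$ with $\beta>\gamma$, then $y_\gamma\in C_{c_\beta}=C_{c(f(p))}$ by \eqref{eq:code}, so $p\in B^{y_\gamma}$. Therefore
\[
A\subset B^{y_\gamma}\cup f^{-1}(\{x_\beta:\beta\le\gamma\}).
\]
Since $f$ is injective, the last set has size at most $|\gamma+1|<\mu$, and it is meager in $P$ by Lemma~\ref{lem:small}. Hence $A$ is meager.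
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
The space $X\subset3^\omega$ has size at most $\mu$ and is universally meager by Proposition~\ref{prop:um}. Since $\operatorname{supp}x_\beta=y_\beta$, the supports of its points form a nonmeager set, which is guessing by Lemma~\ref{lem:comeager}. So $X$ fails $(\kappa)$ by Lemma~\ref{lem:supp}, and $B_1(X)$ is meager in itself by Lemma~\ref{lem:meager}. A nonempty space that is meager in itself is not Baire.
\end{proof}

\begin{remark}
The nonmeagerness of $N$ serves both halves of the proof: it makes the supports guessing, and it provides the typical point $y_\gamma$. The length $\mu=\mathrm{non}(\mathcal M)$ of the enumeration is also used twice, for the existence of the codes $c_\beta$ and to discard the points $x_\beta$ with $\beta\le\gamma$. The third symbol cannot be spared by computing the codes from the supports: if some Borel map $c\colon2^\omega\to2^\omega$ had $c(y_\beta)=c_\beta$ for all $\beta$, the proof of Proposition~\ref{prop:um} with $P=2^\omega$ and $B=\{(p,y):y\in C_{c(p)}\}$ would show that $N$ is meager. This is where the guess of Section~\ref{sec:intro} goes wrong: the continuous map $\operatorname{supp}\colon3^\omega\to2^\omega$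 sends the universally meager set $X$ onto a nonmeager set, and Lemma~\ref{lem:supp} sees only the image.
\end{remark}

\section{Property $(\kappa)$ implies that $B_1(X)$ is Baire}\label{sec:B}

To meet countably many dense open sets $U_n$ we correct a continuous function step by step. At each step the correction is small at the points already treated and may be large on a finite set $F_n$ of new points. The limit exists everywhere if the large corrections are supported on a point-finite family of neighborhoods of the $F_n$. The difficulty is the order of choices: property $(\kappa)$ provides the neighborhoods only after the whole sequence $(F_n)$ is given, and only along a subsequence $I$ that we do not control. So the finite sets must be fixed before the function is built, and the $n$th set must serve every function that the construction may have reached. Compactness of cubes $[-n,n]^E$ makes this possible.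

\begin{proof}[Proof of Theorem~\ref{thm:B}]
The implication (1)$\Rightarrow$(2) holds because $B_1(X)\ne\emptyset$, and (2)$\Rightarrow$(3) is Lemma~\ref{lem:meager}. We prove (3)$\Rightarrow$(1). If $X$ is finite, then $B_1(X)=\mathbb R^X$ is Baire, so let $X$ be infinite. Let $U_n$, $n\in\omega$, be dense open subsets of $B_1(X)$; replacing $U_n$ by $U_0\cap\dots\cap U_n$ we assume $U_0\supset U_1\supset\cdots$. We must find $f\in\bigcap_nU_n$ in a given basic open set $O(E_0,\varphi_0,\varepsilon)$.

\medskip\noindent\emph{Step 1: the finite sets.}
We construct finite sets $E_0\subsetneq E_1\subsetneq\cdots$ such that for each $n\ge1$: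
\begin{itemize}
\item[$(*)$] for every $g\colon E_{n-1}\to[-n,n]$ there are $\varphi\colon E_n\to\mathbb R$ and $\delta>0$ such that $|\varphi-g|<2^{-n}$ on $E_{n-1}$ and $O(E_n,\varphi,\delta)\subset U_n$.
\end{itemize}
Given $E_{n-1}$, choose $g_1,\dots,g_r$ in the compact cube $[-n,n]^{E_{n-1}}$ so that every point of the cube is within $2^{-n-1}$ of some $g_j$ in the sup metric. For each $j$ the dense set $U_n$ meets the nonempty open set $O(E_{n-1},g_j,2^{-n-1})$ in some $u_j$, and since $U_n$ is open there are a finite set $E^j$ and $\eta_j>0$ with $O(E^j,u_j|_{E^j},\eta_j)\subset U_n$. Let $E_n$ be finite, contain $E^1,\dots,E^r$, and properly contain $E_{n-1}$, which is possible because $X$ is infinite. Given $g$, pick $j$ with $|g-g_j|\le2^{-n-1}$ and take $\varphi=u_j|_{E_n}$ and $\delta=\eta_j$. Then $|\varphi-g|<2^{-n-1}+2^{-n-1}$ on $E_{n-1}$, and $O(E_n,\varphi,\delta)\subset O(E^j,u_j|_{E^j},\eta_j)\subset U_n$.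

\medskip\noindent\emph{Step 2: the neighborhoods.}
Apply $(\kappa)$ to the sets $F_n=E_n\setminus E_{n-1}$, $n\ge1$. We get an infinite set $I$ of positive integers and a point-finite family of open sets $V_n\supset F_n$, $n\in I$. Replacing $V_n$ by $V_n\setminus E_{n-1}$, we assume $V_n\cap E_{n-1}=\emptyset$.

\medskip\noindent\emph{Step 3: the approximants.}
We construct bounded continuous functions $f_k\colon X\to\mathbb R$, indices $n_0<n_1<\cdots$ in $I$ and numbers $\delta_k>0$. Let $f_0$ be a bounded continuous extension of $\varphi_0$. Given $f_k$, choose $n_k\in I$, larger than $n_{k-1}$ if $k>0$, such that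
\begin{equation}\label{eq:nk}
n_k\ge\sup|f_k|\qquad\text{and}\qquad 2^{-n_k}<2^{-k-2}\min\{1,\varepsilon,\delta_0,\dots,\delta_{k-1}\}.
\end{equation}
The first inequality, which is the reason for keeping $f_k$ bounded, allows us to apply $(*)$ with $n=n_k$ and $g=f_k|_{E_{n_k-1}}$. We obtain $\psi_k\colon E_{n_k}\to\mathbb R$ and $\delta_k>0$ with $|\psi_k-f_k|<2^{-n_k}$ on $E_{n_k-1}$ and $O(E_{n_k},\psi_k,\delta_k)\subset U_{n_k}$. We correct $f_k$ to $\psi_k$ in two parts, both given by the Tietze theorem:
\begin{itemize}
\item a small part $s_k$, continuous, with $|s_k|\le2^{-n_k}$ on $X$, $s_k=\psi_k-f_k$ on $E_{n_k-1}$ and $s_k=0$ on $F_{n_k}$;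
\item a local part $l_k$, bounded and continuous, vanishing outside $V_{n_k}$, with $l_k=\psi_k-f_k$ on $F_{n_k}$. By Step~2, $l_k=0$ on $E_{n_k-1}$.
\end{itemize}
Put $f_{k+1}=f_k+s_k+l_k$. Then $f_{k+1}=\psi_k$ on $E_{n_k-1}\cup F_{n_k}=E_{n_k}$.

\medskip\noindent\emph{Step 4: the limit.}
At each $x\in X$ only finitely many $l_k(x)$ are nonzero, by point-finiteness, and $\sum_k\sup|s_k|<\infty$ by \eqref{eq:nk}. So $f=\lim_kf_k$ exists pointwise and $f\in B_1(X)$. For $j>k$ we have $n_j-1\ge n_k$, so $l_j$ vanishes on $E_{n_j-1}\supset E_{n_k}$. On $E_{n_k}$ this gives
\[
|f-\psi_k|=|f-f_{k+1}|\le\sum_{j>k}2^{-n_j}\le\delta_k\sum_{j>k}2^{-j-2}<\delta_k .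
\]
Thus $f\in U_{n_k}$ for all $k$, and since the $U_n$ decrease, $f\in\bigcap_nU_n$. On $E_0$ all $l_j$ vanish, so $|f-\varphi_0|\le\sum_j2^{-n_j}\le\varepsilon\sum_j2^{-j-2}<\varepsilon$ there, and $f\in O(E_0,\varphi_0,\varepsilon)$.
\end{proof}

Property $(\kappa)$ enters only through the pointwise convergence of $\sum_kl_k$, whose terms need not be small. Together with Remark~\ref{rem:lambda}, the theorem gives a direct proof that $B_1(X)$ is Baire for every $\lambda$-space $X$.

\section{The least size of a counterexample}\label{sec:theta}

A finite set guesses no pair $(I,h)$, so removing the finite members of a family does not affect whether it is guessing. Lemma~\ref{lem:supp} turns a guessing family into a space that fails $(\kappa)$. Conversely, every failure of $(\kappa)$ comes from a guessing family: record for each point which of suitable neighborhoods $W_n$ of the $F_n$ it visits. The requirement $y\cap(n,k)=\emptyset$ becomes avoidance of finitely many $W_m$, which is an open condition once we avoid their closures.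

\begin{lemma}\label{lem:trace}
If $X$ fails $(\kappa)$, then $\theta\le|X|$.
\end{lemma}

\begin{proof}
Let $(F_n)$ witness the failure of $(\kappa)$. The finite sets $F_n$ and $\bigcup_{m<n}F_m$ are disjoint, so there is an open $W_n\supset F_n$ with $\overline{W_n}\cap F_m=\emptyset$ for all $m<n$. For $n,k\in\omega$ the set
\[
V_{n,k}=W_n\setminus\bigcup_{m\in(n,k)}\overline{W_m}
\]
is open and contains $F_n$, since $\overline{W_m}\cap F_n=\emptyset$ for $m>n$. For $x\in X$ let $y_x=\{n:x\in W_n\}$. If $x\in V_{n,k}$, then $n\in y_x$ and $y_x\cap(n,k)=\emptyset$. Given an infinite $I$ and $h\in\omega^\omega$, the family $(V_{n,h(n)})_{n\in I}$ is not point-finite, by the choice of $(F_n)$. So some $x$ lies in $V_{n,h(n)}$ for infinitely many $n\in I$, and $y_x$ guesses $(I,h)$. Hence $\{y_x:x\in X\}$ is a guessing family of size at most $|X|$.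
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:C}]
\emph{Part (2).} The bound $\theta\le\mathrm{non}(\mathcal M)$ follows from Lemma~\ref{lem:comeager}. For the lower bounds let $\mathcal A\subset[\omega]^\omega$. There are two ways to defeat $\mathcal A$: make $h$ longer than all gaps, or make $I$ miss the few points where a long gap can start.

Let $|\mathcal A|<\mathfrak b$. For $y\in\mathcal A$ let $g_y(n)=\min\{l\in y:l>n\}+1$, and choose $h$ with $g_y\le^*h$ for all $y\in\mathcal A$. For each $y\in\mathcal A$ and all but finitely many $n$, the least element of $y$ above $n$ lies in $(n,h(n))$. So no $y\in\mathcal A$ guesses $(\omega,h)$.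

Let $|\mathcal A|<\mathrm{cov}(\mathcal N)$. Partition $\omega$ into consecutive intervals $J_k$ with $|J_k|=2^k$ and put $h(n)=\max J_k+1$ for $n\in J_k$. If $n\in y\cap J_k$ and $y\cap(n,h(n))=\emptyset$, then $n=\max(y\cap J_k)$; so $y$ offers at most one candidate in each $J_k$. Give $\prod_kJ_k$ the product of the uniform measures. Identifying $J_k$ with $\{0,1\}^k$ turns this space into $2^\omega$ with the coin-tossing measure. For $y\in\mathcal A$ let $N_y$ be the set of $r\in\prod_kJ_k$ such that for infinitely many $k$ we have $y\cap J_k\ne\emptyset$ and $r(k)=\max(y\cap J_k)$. The $k$th event has probability at most $2^{-k}$, and $\sum_k2^{-k}<\infty$, so $N_y$ is null by the Borel--Cantelli lemma. Pick $r\notin\bigcup_{y\in\mathcal A}N_y$ and let $I=\{r(k):k\in\omega\}$, an infinite set with $I\cap J_k=\{r(k)\}$. If $y\in\mathcal A$ guessed $(I,h)$, then $r(k)=\max(y\cap J_k)$ for infinitely many $k$, that is, $r\in N_y$. So $\mathcal A$ is not guessing.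

\medskip\noindent\emph{Part (1).} If $B_1(X)$ is not Baire, then $X$ fails $(\kappa)$ by Theorem~\ref{thm:B}, and $|X|\ge\theta$ by Lemma~\ref{lem:trace}. For the reverse inequality, let $\mathcal A\subset[\omega]^\omega$ be guessing with $|\mathcal A|=\theta$ and let $X_{\mathcal A}=\mathcal A\cup\mathrm{Fin}\subset2^\omega$. Since $\theta\ge\mathfrak b$ is uncountable, $|X_{\mathcal A}|=\theta$. By Lemma~\ref{lem:supp} with $d=2$ the space $X_{\mathcal A}$ fails $(\kappa)$, so $B_1(X_{\mathcal A})$ is not Baire. Thus the minimum equals $\theta$.

If $\theta<\mathrm{non}(\mathcal M)$, then $X_{\mathcal A}$ is universally meager because of its size, by the consequence of Lemma~\ref{lem:small} noted in Section~\ref{sec:tools}. If $\theta=\mathrm{non}(\mathcal M)$, the universally meager space $X$ of Theorem~\ref{thm:A} has $|X|\le\theta$, and $|X|\ge\theta$ as just shown.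
\end{proof}

By Theorem~\ref{thm:B}, the universally meager space of size $\theta$ obtained here has $B_1(X)$ meager in itself.

\begin{proof}[Proof of Corollary~\ref{cor:D}]
Part (1) follows from the two parts of Theorem~\ref{thm:C}. For (2), let $e_y\in\omega^\omega$ be the increasing enumeration of $y\in[\omega]^\omega$. Take a $\le^*$-unbounded family of size $\mathfrak b$ and replace each member $g$ by the strictly increasing function $n\mapsto n+\sum_{i\le n}g(i)$, which dominates $g$. The ranges of these functions form a set $\mathcal Y\subset[\omega]^\omega$ such that $\{e_y:y\in\mathcal Y\}$ is unbounded, and $|\mathcal Y|=\mathfrak b$. Let $X=\mathcal Y\cup\mathrm{Fin}\subset2^\omega$. Since $|X|=\mathfrak b<\mathrm{cov}(\mathcal N)$, the space $B_1(X)$ is Baire by (1).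

Suppose that $\mathrm{Fin}$ is a $G_\delta$ in $X$, say $\mathrm{Fin}=X\cap G$ with $G$ a $G_\delta$ in $2^\omega$. Then $2^\omega\setminus G=\bigcup_jK_j$ with $K_j$ closed in $2^\omega$, hence compact, and $\mathcal Y\subset\bigcup_jK_j\subset[\omega]^\omega$. For each $i$ the map $y\mapsto e_y(i)$ is locally constant on $[\omega]^\omega$, so it is bounded on $K_j$ by some number $g_j(i)$. The countably many functions $g_j$ have a $\le^*$-upper bound, which then bounds $\{e_y:y\in\mathcal Y\}$, a contradiction. So $X$ is not a $\lambda$-space, and $B_1(X)$ is not Choquet by the equivalence in \eqref{eq:chain}.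
\end{proof}

\begin{thebibliography}{9}

\bibitem{Kechris}
Kechris, \emph{Classical Descriptive Set Theory}.

\bibitem{talk}
\emph{Universally meager sets and the Baire category property of some function spaces},
\texttt{https://mimuw.edu.pl/\allowbreak en/\allowbreak seminars/\allowbreak talk/\allowbreak universally-\allowbreak meager-\allowbreak sets-\allowbreak and-\allowbreak the-\allowbreak baire-\allowbreak category-\allowbreak property-\allowbreak of-\allowbreak some-\allowbreak function-\allowbreak spaces}

\end{thebibliography}
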